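
\newtheorem{theorem}{Theorem}[section]
\newtheorem{lemma}[theorem]{Lemma}
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{corollary}[theorem]{Corollary}
\theoremstyle{definition}
\newtheorem{example}[theorem]{Example}
\newtheorem{remark}[theorem]{Remark}

\title{Tame functions on the topological group $c_0$\\ and its representations on Rosenthal spaces}


\begin{abstract}
We regard the Banach space $c_0$ as a topological group under addition. We prove that the algebra $\mathrm{Tame}(c_0)$ does not separate points and closed subsets: given finitely many tame functions, a point $g$, a radius $s>0$ and $\varepsilon>0$, some point of the sphere of radius $s$ around $g$ has, up to $\varepsilon$, the same values as $g$. The proof combines an elementary computation with step vectors and the Milliken--Taylor theorem. We also prove that $c_0$ is Rosenthal representable: it embeds topologically in the group of linear isometries, with the strong operator topology, of a Banach space isomorphic to $c_0(\ell_2)$. We explain why the two answers are compatible, extend both to the groups $C(K)$ with $K$ an infinite scattered compact space, and show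 that tame functions on $c_0$ are almost constant on large balls of suitable infinite-dimensional subspaces.
\end{abstract}

\section{Two questions about $c_0$}\label{sec:intro}

Let $c_0$ be the Banach space of real sequences converging to $0$, with the sup norm $\|\cdot\|$. Under addition and with the norm topology it is an abelian Polish group. Let $\mathbb N=\{1,2,\dots\}$. We write $e_n$ for the unit vectors of $c_0$, $1_A=\sum_{n\in A}e_n$ for finite $A\subset\mathbb N$, and
\[
S_s=\{x\in c_0:\ \|x\|=s\}\qquad(s>0).
\]
All Banach spaces are real.

\paragraph{Tame functions.}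
A sequence $(f_n)_{n\in\mathbb N}$ of real functions on a set $X$ is \emph{independent} if there are reals $a<b$ such that for all finite disjoint $I,J\subset\mathbb N$ the set
\[
\bigcap_{n\in I}f_n^{-1}(-\infty,a]\ \cap\ \bigcap_{n\in J}f_n^{-1}[b,\infty)
\]
is nonempty. Thus every finite pattern of ``low'' and ``high'' values occurs, as it does for the coordinate functions on $\{0,1\}^{\mathbb N}$. A family of functions is \emph{tame} if it contains no independent sequence.

Let $G$ be a topological group. For $f:G\to\mathbb R$ and $g\in G$ let $fg$ denote the translate $x\mapsto f(gx)$; on $c_0$ this is $x\mapsto f(g+x)$. We say that a bounded function $f$ has \emph{tame orbit} if $fG=\{fg\}_{g\in G}$ is a tame family. This notion does not involve the topology of $G$. Let $\mathrm{RUC}(G)$ be the algebra of bounded right uniformly continuous functions on $G$; for $c_0$ these are simply the bounded uniformly continuous functions. A \emph{tame function} on $G$ is an $f\in\mathrm{RUC}(G)$ with tame orbit, and $\mathrm{Tame}(G)$ is the algebra of all tame functions. We shall use two immediate facts.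
\begin{itemize}
\item[(T)] If $f$ has tame orbit, so has each translate $fg$, because $(fg)G\subset fG$.
\item[(R)] If $f$ has tame orbit on $G$ and $\Gamma$ is a subgroup of $G$, then $f|_\Gamma$ has tame orbit on $\Gamma$. Indeed $(f|_\Gamma)\gamma=(f\gamma)|_\Gamma$ for $\gamma\in\Gamma$, and a sequence of functions on $G$ whose restrictions to $\Gamma$ are independent is itself independent.
\end{itemize}

\begin{example}\label{ex:coordinate}
The function $f(x)=\arctan x_1$ on $c_0$ is tame. If $fg$ is at most $a$ and $fh$ is at least $b>a$ at a common point, then $g_1<h_1$, because $\arctan$ is increasing. So for two given translates at most one of the patterns (low, high) and (high, low) can occur. The same holds for the other coordinates, and hence tame functions separate the points of $c_0$.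
\end{example}

\begin{example}\label{ex:norm}
The function $f(x)=\min(\|x\|,1)$ is not tame. Consider the translates $fg_n$ by $g_n=\frac12e_n$. For a finite set $J\subset\mathbb N$ put $x_J=\frac12 1_J$. The vector $g_n+x_J$ has norm $1$ if $n\in J$ and norm $\frac12$ if $n\notin J$. So at the single point $x_J$ the functions $fg_n$ take the value $1$ for $n\in J$ and $\frac12$ for all other $n$, and $(fg_n)$ is independent with $a=\frac12$, $b=1$.
\end{example}

So the most obvious function that recovers the topology of $c_0$ is not tame, while the functions $x\mapsto\arctan x_n$ are tame but each of them sees only one coordinate. Is there something in between? To make this precise, one says that $\mathrm{Tame}(G)$ \emph{separates points and closed subsets} if for every closed $A\subset G$ and $x\in G\setminus A$ there is $f\in\mathrm{Tame}(G)$ with $f(x)\notin\overline{f(A)}$.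

\paragraph{Rosenthal representations.}
A Banach space is \emph{Rosenthal} if it contains no isomorphic copy of $\ell_1$. For a Banach space $V$ let $\mathrm{Iso}(V)$ be the group of its linear (surjective) isometries. Its strong operator topology (SOT) is the weakest one making all maps $T\mapsto Tv$, $v\in V$, norm continuous. Its weak operator topology (WOT) is the weakest one making all functions $T\mapsto\varphi(Tv)$, $v\in V$, $\varphi\in V^*$, continuous. A topological group is \emph{Rosenthal} (respectively \emph{reflexively}) \emph{representable} if it is topologically isomorphic to a subgroup of $(\mathrm{Iso}(V),\mathrm{SOT})$ for some Rosenthal (respectively reflexive) space $V$.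

The two notions are linked. If $V$ is Rosenthal and $\pi:c_0\to\mathrm{Iso}(V)$ is an SOT-continuous homomorphism, then each matrix coefficient $x\mapsto\varphi(\pi(x)v)$ is tame: it has tame orbit by Lemma~\ref{lem:coefficients} below, and it is uniformly continuous because $|\varphi(\pi(x)v)-\varphi(\pi(y)v)|\le\|\varphi\|\,\|\pi(x-y)v-v\|$. So a representation on a Rosenthal space produces many tame functions. For reflexive spaces and the algebra $\mathrm{WAP}(c_0)$ of weakly almost periodic functions, the analogous statements are known to fail: $c_0$ is not reflexively representable (Ferri--Galindo), and $\mathrm{WAP}(c_0)$ does not separate points and closed subsets.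

The following two questions are posed in \cite{Note}. \emph{Does $\mathrm{Tame}(c_0)$ separate points and closed subsets? Is $c_0$ Rosenthal representable?} One may expect the two questions to have the same answer. They do not.

\begin{theorem}\label{thm:A}
Let $f_1,\dots,f_k\in\mathrm{Tame}(c_0)$, $g\in c_0$, $s>0$ and $\varepsilon>0$. Then there is $y\in S_s$ with $|f_i(g+y)-f_i(g)|<\varepsilon$ for all $i$. In particular $f(g)\in\overline{f(g+S_s)}$ for every $f\in\mathrm{Tame}(c_0)$, so $\mathrm{Tame}(c_0)$ does not separate the point $g$ from the closed set $g+S_s$.
\end{theorem}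

\begin{theorem}\label{thm:B}
The group $c_0$ is Rosenthal representable. It is topologically isomorphic to a subgroup of $(\mathrm{Iso}(V),\mathrm{SOT})$ for a Banach space $V$ that is isomorphic to $c_0(\ell_2)$ and therefore has separable dual.
\end{theorem}

Theorem~\ref{thm:A} is proved in Section~\ref{sec:spheres}. Theorem~\ref{thm:B} is proved in Section~\ref{sec:representation}, by an explicit formula. Section~\ref{sec:weak} reconciles them: the topology of $c_0$ is recovered from the functions $x\mapsto\|\pi(x)v-v\|$, which need not be tame, whereas the matrix coefficients are tame but see only the weak operator topology. Section~\ref{sec:scattered} treats the groups $C(K)$ with $K$ scattered. Section~\ref{sec:subspaces} strengthens Theorem~\ref{thm:A}, replacing the single vector $y$ by all vectors of norm at most $M$ in an infinite-dimensional subspace.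

\section{Tame functions on concentric spheres}\label{sec:spheres}

\subsection{Two spheres of ratio at most two}

The computation of Example~\ref{ex:norm} uses only the values of $f$ on two spheres.

\begin{lemma}\label{lem:ratio}
Let $0<r<s\le 2r$, let $f:c_0\to\mathbb R$ be bounded, and suppose that there are reals $a<b$ such that $f\le a$ on one of the spheres $S_r,S_s$ and $f\ge b$ on the other. Then $f$ does not have tame orbit.
\end{lemma}

\begin{proof}
Let $g_n=re_n$ and, for finite $D\subset\mathbb N$, let $x_D=(s-r)1_D$. If $n\in D$, the largest coordinate of $g_n+x_D$ is the $n$-th, equal to $r+(s-r)=s$. If $n\notin D$, the coordinates of $g_n+x_D$ are $r$ at $n$, $s-r\le r$ on $D$, and $0$ elsewhere. Hence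
\[
\|g_n+x_D\|=s\ \text{ if }n\in D,\qquad \|g_n+x_D\|=r\ \text{ if }n\notin D .
\]
Let $I,J\subset\mathbb N$ be finite and disjoint. If $f\ge b$ on $S_s$, take $D=J$; if $f\ge b$ on $S_r$, take $D=I$. Then $fg_n(x_D)\le a$ for $n\in I$ and $fg_n(x_D)\ge b$ for $n\in J$. So $(fg_n)$ is independent.
\end{proof}

For $s=2r$ this contains the known fact that no bounded function with tame orbit, continuous or not, is at most $a$ on $S_r$ and at least $b>a$ on $S_{2r}$.

\subsection{The obstacle, and what Ramsey theory must provide}

Suppose now that a continuous $f$ with tame orbit separates $0$ from $S_s$. Then $f$ is close to $f(0)$ on a small sphere $S_r$ and far from $f(0)$ on $S_s$, but the ratio $s/r$ is large. It is natural to insert radii $r=d_0<d_1<\dots<d_N=s$ with common difference $c\le r$. If $f$ were constant on each $S_{d_j}$, Lemma~\ref{lem:ratio} would show that the constants for $d_j$ and $d_{j+1}$ agree, and we would be done. But we have no control over $f$ on the intermediate spheres.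

The proof of the lemma does not need control on whole spheres. It evaluates $f$ only at vectors with one ``peak'', of height $d_j$ or $d_{j+1}=d_j+c$, together with ``low'' coordinates of height $c\le d_j$ to the left and to the right of the peak. It suffices that, for each $j$, $f$ be nearly constant on the vectors of this shape with peak $d_j$. We color shapes by approximate values of $f$ and look for a monochromatic substructure. The number of low coordinates on each side is not bounded, so Ramsey's theorem for tuples of integers is not enough. We need a partition theorem that regards the set of low positions on the left as one object, the peak as a second and the low positions on the right as a third, and that is stable under finite unions. The price is that the peak becomes a block of coordinates instead of a single one, which does not affect norms.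

For finite nonempty $A,B\subset\mathbb N$ write $A<B$ if $\max A<\min B$.

\begin{theorem}[Milliken \cite{Milliken}, Taylor \cite{Taylor}]\label{thm:MT}
For every coloring with finitely many colors of the triples $A_1<A_2<A_3$ of nonempty finite subsets of $\mathbb N$ there are finite nonempty sets $B_0<B_1<B_2<\cdots$ such that all triples $A_1<A_2<A_3$ in which each $A_i$ is a union of finitely many, and at least one, of the sets $B_n$ have the same color.
\end{theorem}

\begin{theorem}\label{thm:spheres}
Let $f_1,\dots,f_k:c_0\to\mathbb R$ be bounded, not necessarily continuous, functions with tame orbits. Then for all $0<r<s$ and $\varepsilon>0$ there are $x\in S_r$ and $y\in S_s$ with $|f_i(x)-f_i(y)|<\varepsilon$ for all $i$.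
\end{theorem}

\begin{proof}
\emph{The coloring.} Choose $N\ge1$ with $c:=(s-r)/N\le r$ and put $d_j=r+jc$ for $0\le j\le N$, so that $d_0=r$ and $d_N=s$. For $A_1<A_2<A_3$ let
\[
v_j(A_1,A_2,A_3)=c\,1_{A_1}+d_j\,1_{A_2}+c\,1_{A_3}.
\]
Since $c\le r\le d_j$, we have $\|v_j(A_1,A_2,A_3)\|=d_j$. Let $\eta=\varepsilon/(2N)$. Color the triple $(A_1,A_2,A_3)$ by the array of integers $(l_{ij})_{1\le i\le k,\,0\le j\le N}$ determined by
\[
f_i\bigl(v_j(A_1,A_2,A_3)\bigr)\in[\,l_{ij}\eta,(l_{ij}+1)\eta\,).
\]
There are finitely many colors because the $f_i$ are bounded. Let $B_0<B_1<\cdots$ be as in Theorem~\ref{thm:MT}, and from now on let $(l_{ij})$ be the common color of the triples formed from unions of the $B_n$. All radii $d_j$ are included in one color, so the same blocks $B_n$ serve for every $j$.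

\emph{Claim: $|l_{i,j+1}-l_{i,j}|\le1$ for all $i$ and all $0\le j<N$.} Fix $i$ and $j$. As in Lemma~\ref{lem:ratio}, we translate by peaks: put $g_m=d_j1_{B_m}$ for $m\ge1$. Let $P,Q$ be finite disjoint subsets of $\{1,2,\dots\}$. We construct one point $x$ such that $g_m+x$ has the shape $v_j$ for all $m\in P$ and the shape $v_{j+1}$ for all $m\in Q$. Choose an integer $M\ge1$ larger than all elements of $P\cup Q$, let $\tilde Q=Q\cup\{0,M\}$, and let
\[
x=c\sum_{n\in\tilde Q}1_{B_n}.
\]
For $m\in P\cup Q$ let $A_1$ be the union of the $B_n$ with $n\in\tilde Q$, $n<m$, and let $A_3$ be the union of the $B_n$ with $n\in\tilde Q$, $n>m$. Both are nonempty because $0,M\in\tilde Q$; this is the reason for adding these two indices. Hence $A_1<B_m<A_3$ is one of the monochromatic triples. If $m\in P$, then $m\notin\tilde Q$, so $x$ vanishes on $B_m$ and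
\[
g_m+x=c\,1_{A_1}+d_j1_{B_m}+c\,1_{A_3}=v_j(A_1,B_m,A_3).
\]
If $m\in Q$, then $x$ equals $c$ on $B_m$ and
\[
g_m+x=c\,1_{A_1}+(d_j+c)1_{B_m}+c\,1_{A_3}=v_{j+1}(A_1,B_m,A_3).
\]
Therefore
\begin{equation}\label{eq:pattern}
\begin{aligned}
f_ig_m(x)&\in[\,l_{i,j}\eta,(l_{i,j}+1)\eta\,) &&\text{for } m\in P,\\
f_ig_m(x)&\in[\,l_{i,j+1}\eta,(l_{i,j+1}+1)\eta\,) &&\text{for } m\in Q.
\end{aligned}
\end{equation}
Suppose $l_{i,j+1}\ge l_{i,j}+2$. Put $a=(l_{i,j}+1)\eta$ and $b=l_{i,j+1}\eta$, so that $a<b$. Given finite disjoint $I,J$, apply \eqref{eq:pattern} with $P=I$ and $Q=J$; this shows that $(f_ig_m)_{m\ge1}$ is independent. Suppose $l_{i,j+1}\le l_{i,j}-2$. Put $a=(l_{i,j+1}+1)\eta<b=l_{i,j}\eta$ and apply \eqref{eq:pattern} with $P=J$ and $Q=I$; again $(f_ig_m)_{m\ge1}$ is independent. Both conclusions contradict the tameness of the orbit of $f_i$, which proves the claim.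

\emph{Conclusion.} By the claim $|l_{iN}-l_{i0}|\le N$. Let $x=v_0(B_0,B_1,B_2)$ and $y=v_N(B_0,B_1,B_2)$. Then $\|x\|=r$, $\|y\|=s$, and
\[
|f_i(x)-f_i(y)|<\bigl(|l_{iN}-l_{i0}|+1\bigr)\eta\le(N+1)\frac{\varepsilon}{2N}\le\varepsilon
\]
for all $i$.
\end{proof}

To pass from a small sphere to its center, continuity at one point is enough.

\begin{proposition}\label{prop:point}
Let $g\in c_0$ and let $f_1,\dots,f_k:c_0\to\mathbb R$ be bounded functions with tame orbits that are continuous at $g$. Then for all $s>0$ and $\varepsilon>0$ there is $y\in S_s$ with $|f_i(g+y)-f_i(g)|<\varepsilon$ for all $i$. In particular $f_i(g)\in\overline{f_i(g+S_s)}$ for each $i$.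
\end{proposition}

\begin{proof}
The functions $f_ig$ are bounded, and they have tame orbits by (T). By continuity of the $f_i$ at $g$ there is $r\in(0,s)$ with $|f_i(g+x)-f_i(g)|<\varepsilon/2$ for all $x\in S_r$ and all $i$. Theorem~\ref{thm:spheres}, applied to the functions $f_ig$ and to $\varepsilon/2$, gives $x\in S_r$ and $y\in S_s$ with $|f_i(g+x)-f_i(g+y)|<\varepsilon/2$ for all $i$. Hence $|f_i(g+y)-f_i(g)|<\varepsilon$. The last assertion follows because $\varepsilon$ is arbitrary.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Functions in $\mathrm{Tame}(c_0)$ are bounded and continuous and have tame orbits, so Proposition~\ref{prop:point} applies. The set $g+S_s$ is closed and does not contain $g$.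
\end{proof}

\subsection{All ratios, the role of continuity, and overgroups}

\begin{corollary}\label{cor:allratios}
Let $f:c_0\to\mathbb R$ be a bounded function, continuous or not, with tame orbit. Then $\overline{f(S_r)}\cap\overline{f(S_s)}\neq\emptyset$ for all $0<r<s$.
\end{corollary}

\begin{proof}
By Theorem~\ref{thm:spheres} there are $x_n\in S_r$ and $y_n\in S_s$ with $|f(x_n)-f(y_n)|<1/n$. Since $f$ is bounded, we may pass to a subsequence along which $f(x_n)$ converges; then $f(y_n)$ has the same limit.
\end{proof}

\begin{remark}
Without continuity the restriction $r>0$ cannot be dropped: the indicator function $\delta_0$ of $\{0\}$ separates $0$ from every $S_s$ and has tame orbit. Indeed, its translates are the indicators of single points. Suppose that the indicators $f_n$ of $\{p_n\}$ form an independent sequence with constants $a<b$. Taking $I=\{1\}$ and $J=\emptyset$ we see that some value of $f_1\ge0$ is at most $a$. So $a\ge0$, hence $b>0$, and $f_n\ge b$ forces $f_n=1$. Taking $I=\emptyset$ and $J=\{1,2\}$ we get $p_1=p_2$, so $f_1=f_2$, and then $I=\{1\}$, $J=\{2\}$ is impossible.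
\end{remark}

\begin{proposition}\label{prop:overgroups}
If a topological group $G$ contains $c_0$ as a topological subgroup, then $\mathrm{Tame}(G)$ does not separate points and closed subsets.
\end{proposition}

\begin{proof}
Let $A$ be the closure of $S_1$ in $G$. Some open neighborhood $U$ of the neutral element $e$ of $G$ satisfies $U\cap c_0\subset\{x:\|x\|<1\}$. So $U\cap S_1=\emptyset$ and $e\notin A$. Let $f\in\mathrm{Tame}(G)$. Then $f|_{c_0}$ is bounded and continuous, and it has tame orbit by (R). By Proposition~\ref{prop:point} with $g=0$, $f(e)\in\overline{f(S_1)}\subset\overline{f(A)}$.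
\end{proof}

\section{A representation of $c_0$ on convergent sequences}\label{sec:representation}

\subsection{Which sequence space?}

Let $H=L_2(\mathbb R)$ (real), and for $t\in\mathbb R$ let $(T_th)(\xi)=h(\xi-t)$. Each $T_t$ is a linear isometry of $H$ and $T_{t+t'}=T_tT_{t'}$. We recall why $t\mapsto T_th$ is continuous; by the group property it suffices to consider $t=0$. If $h$ is continuous with compact support, then $T_th\to h$ uniformly as $t\to0$, with all supports in one bounded set, hence also in $H$; such $h$ are dense and the $T_t$ are isometries. Since
\[
\|T_th-T_{t_0}h_0\|\le\|h-h_0\|+\|T_th_0-T_{t_0}h_0\|,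
\]
the map $(t,h)\mapsto T_th$ is jointly continuous. Moreover, for compact $C\subset H$,
\begin{equation}\label{eq:compact}
\sup_{h\in C}\|T_th-h\|\to0\qquad(t\to0).
\end{equation}
Indeed, if the balls of radius $\varepsilon$ around $h_1,\dots,h_q$ cover $C$, then $\sup_{h\in C}\|T_th-h\|\le2\varepsilon+\max_i\|T_th_i-h_i\|$. Finally, for $w=1_{[0,1]}$ the symmetric difference of $[0,1]$ and $[t,1+t]$ has measure $2\min(|t|,1)$, so
\begin{equation}\label{eq:w}
\|T_tw-w\|^2=2\min(|t|,1).
\end{equation}
Thus $T$ already embeds $\mathbb R$ topologically in $(\mathrm{Iso}(H),\mathrm{SOT})$.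

It is natural to let $c_0$ act coordinatewise on sequences in $H$, by $(\pi(x)u)_n=T_{x_n}u_n$. The question is which sequences $u$ to admit. On $c_0(H)$, the space of null sequences in $H$, the action sees too little: if $u_n\to0$, then $\|\pi(e_n)u-u\|\le2\|u_n\|\to0$, although $\|e_n\|=1$. To detect the sup norm we want the constant sequence $(w,w,\dots)$. On the other hand the space $\ell_\infty(H)$ of bounded sequences is too large. It contains $\ell_\infty$ and hence $\ell_1$, and the action on it is not strongly continuous: for $u_n=\sqrt n\,1_{[0,1/n]}$ and $x^{(n)}=\frac1ne_n\to0$ we have $\|\pi(x^{(n)})u-u\|=\sqrt2$. A space between the two that works consists of the norm convergent sequences.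

Let
\[
c(H)=\{u=(u_n)_{n\in\mathbb N}:\ u_n\in H,\ u_n\to u_\infty\text{ in norm for some }u_\infty\in H\},\qquad\|u\|=\sup_n\|u_n\|.
\]
This is $C(K,H)$ for the compact space $K=\mathbb N\cup\{\infty\}$, the one-point compactification of $\mathbb N$. The construction works equally well over any compact space, and we shall need this later.

\subsection{The construction}

For a compact Hausdorff space $K$, let $C(K)$ and $C(K,H)$ be the spaces of continuous functions from $K$ to $\mathbb R$ and to $H$, with the sup norms.

\begin{proposition}\label{prop:CK}
Let $K$ be a nonempty compact Hausdorff space. For $x\in C(K)$ and $u\in C(K,H)$ put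
\[
(\pi(x)u)(k)=T_{x(k)}u(k)\qquad(k\in K).
\]
Then $\pi$ is a topological isomorphism of the additive group $C(K)$ onto a subgroup of $(\mathrm{Iso}(C(K,H)),\mathrm{SOT})$.
\end{proposition}

\begin{proof}
\emph{Well defined.} The function $k\mapsto T_{x(k)}u(k)$ is continuous because $(t,h)\mapsto T_th$ is jointly continuous, so $\pi(x)u\in C(K,H)$. The map $\pi(x)$ is linear and norm preserving because every $T_t$ is. Moreover $\pi(x+y)=\pi(x)\pi(y)$ and $\pi(0)=\mathrm{id}$, so $\pi(x)$ has the inverse $\pi(-x)$. Hence $\pi$ is a homomorphism into $\mathrm{Iso}(C(K,H))$.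

\emph{Continuity.} Since $\|\pi(x)u-\pi(y)u\|=\|\pi(x-y)u-u\|$, it suffices to consider continuity at $0$. Let $u\in C(K,H)$. The set $u(K)\subset H$ is compact, and
\[
\|\pi(x)u-u\|\le\sup_{|t|\le\|x\|}\ \sup_{h\in u(K)}\|T_th-h\|,
\]
which tends to $0$ as $\|x\|\to0$ by \eqref{eq:compact}.

\emph{Injectivity and continuity of the inverse.} Let $v\in C(K,H)$ be the constant function with value $w=1_{[0,1]}$. By \eqref{eq:w},
\begin{equation}\label{eq:displacement}
\|\pi(x)v-v\|^2=\sup_{k\in K}2\min(|x(k)|,1)=2\min(\|x\|,1).
\end{equation}
So $\pi$ is injective. If $\pi(x_\alpha)\to\pi(x)$ strongly for a net $(x_\alpha)$, then $\|\pi(x_\alpha-x)v-v\|=\|\pi(x_\alpha)v-\pi(x)v\|\to0$, and \eqref{eq:displacement} gives $\|x_\alpha-x\|\to0$.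
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Let $K=\mathbb N\cup\{\infty\}$ and $V=C(K,H)=c(H)$. Then $c_0=\{x\in C(K):x(\infty)=0\}$ is a topological subgroup of $C(K)$, so by Proposition~\ref{prop:CK} it is topologically isomorphic to a subgroup of $(\mathrm{Iso}(V),\mathrm{SOT})$. Explicitly, $(\pi(x)u)_n=T_{x_n}u_n$ for $x\in c_0$, and the limit $u_\infty$ does not change.

It remains to show that $V$ is Rosenthal. The map
\[
u\mapsto(u_\infty,\,u_1-u_\infty,\,u_2-u_\infty,\dots)
\]
is a linear isomorphism of $V$ onto $c_0(H)$. Since $H$ is isometric to $\ell_2$, the space $V$ is isomorphic to $c_0(\ell_2)$. The dual of $c_0(H)$ is $\ell_1(H^*)$, which is separable, so $V^*$ is separable. If $V$ contained an isomorphic copy of $\ell_1$, then by the Hahn--Banach theorem restriction would map $V^*$ onto the dual of this copy, which is isomorphic to $\ell_\infty$ and nonseparable. This is a contradiction.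
\end{proof}

\section{Why the two answers differ}\label{sec:weak}

By \eqref{eq:displacement} the representation $\pi$ of $c_0$ on $V=c(H)$ recovers the topology of $c_0$ from the function $x\mapsto\|\pi(x)v-v\|=(2\min(\|x\|,1))^{1/2}$. By Lemma~\ref{lem:ratio} with $r=\frac12$ and $s=1$, this function is not tame. The matrix coefficients of $\pi$ behave very differently. By the isomorphism of $V$ with $c_0(H)$ in the proof of Theorem~\ref{thm:B}, every $\varphi\in V^*$ has the form
\[
\varphi(u)=\langle\psi_\infty,u_\infty\rangle+\sum_n\langle\psi_n,u_n\rangle,\qquad \psi_\infty,\psi_n\in H,\quad \sum_n\|\psi_n\|<\infty .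
\]
For fixed $t$ it follows that
\[
|\varphi(\pi(te_n)u)-\varphi(u)|=|\langle\psi_n,T_tu_n-u_n\rangle|\le2\|u\|\,\|\psi_n\|\to0\qquad(n\to\infty),
\]
so $\pi(te_n)\to\mathrm{id}$ in the weak operator topology although $\|te_n\|=|t|$. Passing to matrix coefficients loses the topology of $c_0$. We now show that this happens for every Rosenthal space. The reason is that an independent sequence of translates of a matrix coefficient would produce a copy of $\ell_1$ in $V$, so that Proposition~\ref{prop:point} applies to matrix coefficients.

\begin{lemma}\label{lem:coefficients}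
Let $V$ be a Rosenthal space, $\pi:c_0\to\mathrm{Iso}(V)$ a homomorphism, $v\in V$ and $\varphi\in V^*$. Then $f(x)=\varphi(\pi(x)v)$ is bounded and has tame orbit.
\end{lemma}

\begin{proof}
Clearly $|f|\le\|\varphi\|\,\|v\|$. Suppose that $(fg_n)$ is independent with constants $a<b$, and put $u_n=\pi(g_n)v$. Since $c_0$ is commutative,
\[
fg_n(x)=\varphi(\pi(g_n+x)v)=(\varphi\circ\pi(x))(u_n),
\]
so the points $x$ provide functionals $\varphi\circ\pi(x)$ of norm at most $\|\varphi\|$ that realize all finite patterns on the $u_n$. Given scalars $c_1,\dots,c_m$, let $J=\{n\le m:c_n\ge0\}$ and $I=\{n\le m:c_n<0\}$. Independence, used for $(I,J)$ and for $(J,I)$, gives $\psi$ and $\psi'$ of the form $\varphi\circ\pi(x)$ with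
\[
\psi(u_n)\ge b,\ \ \psi'(u_n)\le a\quad(n\in J),\qquad \psi(u_n)\le a,\ \ \psi'(u_n)\ge b\quad(n\in I).
\]
Then $(\psi-\psi')(u_n)$ is at least $b-a$ on $J$ and at most $-(b-a)$ on $I$, so
\[
2\|\varphi\|\,\Bigl\|\sum_{n\le m}c_nu_n\Bigr\|\ \ge\ (\psi-\psi')\Bigl(\sum_{n\le m}c_nu_n\Bigr)\ \ge\ (b-a)\sum_{n\le m}|c_n| .
\]
In particular $\varphi\ne0$. On the other hand $\|\sum_{n\le m}c_nu_n\|\le\|v\|\sum_{n\le m}|c_n|$, because $\|u_n\|=\|v\|$. So the closed span of $(u_n)$ is isomorphic to $\ell_1$, which contradicts the hypothesis on $V$.
\end{proof}

\begin{theorem}\label{thm:WOT}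
Let $V$ be a Rosenthal space and $\pi:c_0\to\mathrm{Iso}(V)$ a homomorphism continuous for the weak operator topology. Then for all $v_i\in V$, $\varphi_i\in V^*$ $(i\le k)$ and $s,\varepsilon>0$ there is $x\in S_s$ with $|\varphi_i(\pi(x)v_i)-\varphi_i(v_i)|<\varepsilon$ for all $i$. Consequently $c_0$ does not embed topologically as a subgroup in $(\mathrm{Iso}(V),\mathrm{WOT})$ for any Rosenthal space $V$, although it embeds in $(\mathrm{Iso}(V),\mathrm{SOT})$ for some Rosenthal $V$.
\end{theorem}

\begin{proof}
The functions $f_i(x)=\varphi_i(\pi(x)v_i)$ are continuous, and by Lemma~\ref{lem:coefficients} they are bounded and have tame orbits. Proposition~\ref{prop:point} with $g=0$ gives the first statement. If $\pi$ were a topological embedding for WOT, some basic WOT-neighborhood of the identity, given by finitely many $v_i,\varphi_i$ and some $\varepsilon$, would have its preimage contained in $\{\|x\|<1\}$. The first statement with $s=1$ excludes this. The last assertion is Theorem~\ref{thm:B}.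
\end{proof}

Thus $c_0$ itself shows that ``$G$ is Rosenthal representable'' does not imply ``$\mathrm{Tame}(G)$ separates points and closed subsets''.

\section{The groups $C(K)$ with $K$ scattered}\label{sec:scattered}

A Banach space is \emph{Asplund} if each of its separable subspaces has separable dual. An Asplund space is Rosenthal, because $\ell_1$ is separable and $\ell_1^*=\ell_\infty$ is not. A reflexive space is Asplund: a separable closed subspace $W$ is reflexive, so $W^{**}=W$ is separable, and hence so is $W^*$. The space of Theorem~\ref{thm:B} is Asplund because its dual is separable and restriction maps $V^*$ onto $W^*$ for every subspace $W$. By the theorem of Ferri and Galindo quoted in Section~\ref{sec:intro}, ``Asplund'' cannot be improved to ``reflexive''.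

A topological space is \emph{scattered} if each of its nonempty subsets has a (relatively) isolated point. For instance, the one-point compactification of an infinite discrete set $\Gamma$ is scattered: a nonempty subset either contains a point of $\Gamma$, which is isolated, or is $\{\infty\}$.

\begin{theorem}\label{thm:scattered}
Let $K$ be an infinite scattered compact Hausdorff space. The additive group $C(K)$, and hence also its subgroup $c_0(\Gamma)$ when $K$ is the one-point compactification of a discrete set $\Gamma$, is topologically isomorphic to a subgroup of $(\mathrm{Iso}(V),\mathrm{SOT})$, where $V=C(K,L_2(\mathbb R))$ is an Asplund space. However, $\mathrm{Tame}(C(K))$ does not separate points and closed subsets.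
\end{theorem}

The representation is given by Proposition~\ref{prop:CK}; note that $c_0(\Gamma)=\{x\in C(K):x(\infty)=0\}$. For the first part it remains to prove that $V$ is Asplund. The idea is that a separable subspace of $V$ lives on a metrizable quotient $L$ of $K$, that $L$ is scattered and hence countable, and that over a countable $L$ the dual can be computed. We begin with the last step.

\begin{lemma}\label{lem:dual}
Let $L$ be a countable compact metrizable space and $H=L_2(\mathbb R)$. Then $C(L,H)^*$ is separable.
\end{lemma}

\begin{proof}
Let $\varphi\in C(L,H)^*$. For $h\in H$ the functional $f\mapsto\varphi(fh)$ on $C(L)$ is bounded by $\|\varphi\|\|h\|$, so by the Riesz theorem it is given by a signed measure $\mu_h$ on $L$. Put $\varphi_l(h)=\mu_h(\{l\})$. Uniqueness of $\mu_h$ shows that $\varphi_l$ is linear, and $|\varphi_l(h)|\le\|\mu_h\|\le\|\varphi\|\|h\|$, so $\varphi_l\in H^*$. Since $L$ is countable, $\mu_h$ is determined by its values on points: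
\[
\varphi(fh)=\sum_{l\in L}f(l)\varphi_l(h),\qquad\sum_{l\in L}|\varphi_l(h)|<\infty .
\]

We show that $\sum_l\|\varphi_l\|\le\|\varphi\|$. Let $F\subset L$ be finite and let $h_l$ $(l\in F)$ be unit vectors of $H$. Let $d$ be a metric for $L$ and $f^n_l=\max(0,1-n\,d(\cdot,l))$. For large $n$ the functions $f_l^n$, $l\in F$, vanish off disjoint sets, so $\|\sum_{l\in F}f^n_lh_l\|\le1$ and
\[
\Bigl|\sum_{l\in F}\sum_{k\in L}f_l^n(k)\varphi_k(h_l)\Bigr|=\Bigl|\varphi\Bigl(\sum_{l\in F}f^n_lh_l\Bigr)\Bigr|\le\|\varphi\| .
\]
As $n\to\infty$, $f^n_l$ tends pointwise to the indicator of $\{l\}$, and by dominated convergence the inner sum tends to $\varphi_l(h_l)$. So $|\sum_{l\in F}\varphi_l(h_l)|\le\|\varphi\|$ for all choices of unit vectors $h_l$, that is, $\sum_{l\in F}\|\varphi_l\|\le\|\varphi\|$.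

Hence $u\mapsto\sum_l\varphi_l(u(l))$ is a bounded functional on $C(L,H)$, of norm at most $\sum_l\|\varphi_l\|$. It agrees with $\varphi$ on the functions $fh$, whose linear span is dense by partitions of unity. So it equals $\varphi$. It follows that $\varphi\mapsto(\varphi_l)_l$ is an isometric linear map from $C(L,H)^*$ into $\ell_1(L,H^*)$. The latter is separable because $L$ is countable and $H^*$ is separable.
\end{proof}

The representation of $\varphi$ found here is a special case of Singer's theorem \cite[p.~182]{DiestelUhl}, which identifies the dual of $C(L,H)$, for any compact $L$, with the space of regular $H^*$-valued measures of bounded variation.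

\begin{lemma}\label{lem:image}
Let $q:K\to L$ be a continuous surjection from a scattered compact Hausdorff space onto a compact metrizable space. Then $L$ is countable.
\end{lemma}

\begin{proof}
\emph{$L$ is scattered.} Otherwise some nonempty subset of $L$ has no isolated points, and its closure $P$ has none either. Consider the closed sets $R\subset K$ with $q(R)=P$; one of them is $q^{-1}(P)$. If $(R_\alpha)$ is a chain of such sets and $p\in P$, then the compact sets $R_\alpha\cap q^{-1}(p)$ form a chain of nonempty sets, so their intersection is nonempty; hence $q(\bigcap_\alpha R_\alpha)=P$. By Zorn's lemma there is a minimal $R$. Since $K$ is scattered, $R$ has an isolated point $k$. Then $R\setminus\{k\}$ is compact, so $q(R\setminus\{k\})$ is closed. It contains $P\setminus\{q(k)\}$, which is dense in $P$ because $q(k)$ is not isolated in $P$. So $q(R\setminus\{k\})=P$, contradicting minimality.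

\emph{$L$ is countable} (Cantor--Bendixson). Fix a countable base of $L$ and let $U$ be the union of its countable members; $U$ is countable and open. If $L\setminus U$ were nonempty, it would have an isolated point $p$, and some basic open $B\ni p$ would satisfy $B\subset U\cup\{p\}$. Then $B$ would be countable, so $p\in B\subset U$, a contradiction. Hence $L=U$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:scattered}]
\emph{$V$ is Asplund.} Let $W\subset V=C(K,H)$ be a separable subspace with dense sequence $(u_j)_{j\in\mathbb N}$. Let $q=(u_j)_j:K\to H^{\mathbb N}$ and $L=q(K)$, a compact metrizable space. The map $C(L,H)\to C(K,H)$, $z\mapsto z\circ q$, is linear and isometric, so its image is closed. The image contains every $u_j$, since $u_j$ is the composition of $q$ with the $j$-th coordinate map. Hence it contains $W$, and $W$ is isometric to a subspace of $C(L,H)$. By Lemma~\ref{lem:image} $L$ is countable, and by Lemma~\ref{lem:dual} $C(L,H)^*$ is separable. By the Hahn--Banach theorem $W^*$ is the image of $C(L,H)^*$ under restriction, so $W^*$ is separable.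

\emph{The negative part.} By Proposition~\ref{prop:overgroups} it suffices to embed $c_0$ in $C(K)$. Every nonempty open subset of $K$ has an isolated point, which is then isolated in $K$; so the isolated points of $K$ are dense. If there were only finitely many, they would form a closed dense set, and $K$ would be finite. So there are distinct isolated points $k_1,k_2,\dots$ of $K$. The indicator $p_n$ of $\{k_n\}$ is continuous, and $a\mapsto\sum_na_np_n$ is an isometric linear embedding of $c_0$ in $C(K)$, the series being uniformly convergent because $a_n\to0$.
\end{proof}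

\section{Almost constancy on large balls of subspaces}\label{sec:subspaces}

Theorem~\ref{thm:A} produces one vector $y$ of norm $s$ at which given tame functions almost return to their values at the center. If one uses that tame functions are uniformly continuous, and not only continuous at the center, one can say more.

\begin{theorem}\label{thm:subspaces}
Let $f_1,\dots,f_k\in\mathrm{Tame}(c_0)$ and $M,\varepsilon>0$. There is a closed subspace $E\subset c_0$, isometric to $c_0$ and equal to the closed span of a sequence of disjointly supported finite vectors, such that $|f_i(y)-f_i(0)|\le\varepsilon$ for all $y\in E$ with $\|y\|\le M$ and all $i\le k$.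
\end{theorem}

The plan is the one described before Theorem~\ref{thm:MT}. We arrange that the functions are almost constant on finitely many spheres of a subspace and then compare consecutive spheres by Lemma~\ref{lem:ratio}. Almost constancy on spheres is provided by a theorem of Gowers.

\begin{theorem}[Gowers \cite{Gowers}]\label{thm:Gowers}
For every Lipschitz function $h:S_1\to\mathbb R$ on the unit sphere of $c_0$ and every $\eta>0$ there is an infinite-dimensional subspace $Y\subset c_0$ on whose unit sphere $S_Y$ the oscillation $\sup h-\inf h$ is at most $\eta$.
\end{theorem}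

We need a version for several functions, with a subspace spanned by blocks. Note that if norm-one vectors $e_1',e_2',\dots$ of $c_0$ have finite, pairwise disjoint supports, then $\|\sum_na_ne_n'\|=\sup_n|a_n|$ for $a\in c_0$. So the closed span $E$ of $(e_n')$ is isometric to $c_0$ via $e_n'\mapsto e_n$.

\begin{lemma}\label{lem:blocks}
Let $h_1,\dots,h_q:S_1\to\mathbb R$ be bounded and uniformly continuous and let $\eta>0$. There are norm-one vectors $e_1',e_2',\dots$ with finite, pairwise disjoint supports and closed span $E$ such that each $h_j$ has oscillation at most $\eta$ on $S_E$.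
\end{lemma}

\begin{proof}
\emph{Reduction to $q=1$.} The isometry $e_n'\mapsto e_n$ maps finite linear combinations of the $e_n'$ to finite vectors and conversely, and preserves disjointness of supports for them. So, having found $E$ for $h_1,\dots,h_{q-1}$, we may identify it with $c_0$ and apply the case of one function to $h_q|_{S_E}$. The resulting subspace of $E$ has the required form, and oscillations do not increase on smaller sets. Let therefore $h$ be a single function.

\emph{A subspace $Y$.} The function $h$ is a uniform limit of Lipschitz functions. Indeed, let $h_n(x)=\inf_{y\in S_1}\bigl(h(y)+n\|x-y\|\bigr)$, which is $n$-Lipschitz and at most $h$. In the infimum only those $y$ matter for which $n\|x-y\|\le h(x)-h(y)\le2\sup|h|$, so $h-h_n$ is at most the modulus of continuity of $h$ at $2\sup|h|/n$, which tends to $0$. Choose a Lipschitz $h'$ with $|h-h'|\le\eta/8$ and, by Theorem~\ref{thm:Gowers}, an infinite-dimensional $Y$ such that $h'$ has oscillation at most $\eta/4$ on $S_Y$. Then $h$ has oscillation at most $\eta/2$ on $S_Y$, and by continuity also on $S_{\overline Y}$.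

\emph{Blocks.} Let $\delta\in(0,1)$ be such that $|h(x)-h(y)|\le\eta/4$ whenever $x,y\in S_1$ and $\|x-y\|\le2\delta$. Since $Y$ is infinite-dimensional, for every $m$ there are unit vectors in $Y$ whose first $m$ coordinates vanish. Truncating a unit vector of $c_0$ far enough out changes it by as little as we wish and keeps the norm equal to $1$, because the supremum is attained. So we can choose inductively a vector $y_n\in S_Y$ whose first $m_n$ coordinates vanish, where $m_n$ is the largest element of the supports of $e_1',\dots,e'_{n-1}$ (and $m_1=0$), and a finite truncation $e_n'$ of $y_n$ of norm one with $\|y_n-e_n'\|\le\delta2^{-n}$. The supports of the $e_n'$ are finite and disjoint. Let $z=\sum_na_ne'_n\in S_E$. Then $|a_n|\le1$. Since $\sum_na_n(y_n-e_n')$ converges absolutely, the series $z'=\sum_na_ny_n$ converges to an element of $\overline Y$, and $\|z-z'\|\le\sum_n\delta2^{-n}=\delta<1$. Hence $z'\ne0$ and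
\[
\bigl\|z-z'/\|z'\|\bigr\|\le\|z-z'\|+\bigl|\|z'\|-1\bigr|\le2\delta .
\]
So $h(z)$ differs by at most $\eta/4$ from a value of $h$ on $S_{\overline Y}$, and the oscillation of $h$ on $S_E$ is at most $\eta/2+2\cdot\eta/4=\eta$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:subspaces}]
Let $\omega$ be a common nondecreasing modulus of uniform continuity of the $f_i$, so that $\omega(t)\to0$ as $t\to0$. Choose $p\ge1$ with $\omega(2^{-p}M)\le\varepsilon/4$ and $\theta>0$ with $\omega(\theta)\le\varepsilon/4$. Choose a finite set $R_0\subset(0,M]$ such that every $t\in(0,M]$ lies within $\theta$ of $R_0$. Put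
\[
R=\{2^{-j}t:\ t\in R_0,\ 0\le j\le p\},\qquad \eta=\frac{\varepsilon}{4(p+1)} .
\]
Apply Lemma~\ref{lem:blocks} to the finitely many functions $y\mapsto f_i(\rho y)$ on $S_1$, $\rho\in R$, $i\le k$. We get a subspace $E$, identified with $c_0$ by an isometry, such that for each $\rho\in R$ and $i\le k$ the values of $f_i$ on $\{y\in E:\|y\|=\rho\}$ lie in a closed interval of length at most $\eta$.

Fix $i$, let $\rho\in R$ with $\rho/2\in R$, and let $Q,Q'$ be such intervals for $\rho$ and $\rho/2$. By (R), $f_i|_E$ has tame orbit on $E\cong c_0$. If $Q$ and $Q'$ were disjoint, then $f_i|_E$ would be at most $a$ on one of the spheres of radii $\rho/2$ and $\rho$ of $E$ and at least $b$ on the other, for some $a<b$, contradicting Lemma~\ref{lem:ratio}. So $Q\cap Q'\ne\emptyset$, and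
\[
|f_i(\rho y)-f_i(\rho y/2)|\le2\eta\qquad(y\in S_E).
\]
Let $t\in R_0$ and $y\in S_E$. Using this inequality for $\rho=t,t/2,\dots,2^{-(p-1)}t$ we obtain
\[
|f_i(ty)-f_i(0)|\le2p\eta+|f_i(2^{-p}ty)-f_i(0)|\le2p\eta+\omega(2^{-p}M)\le\frac\varepsilon2+\frac\varepsilon4 .
\]
For arbitrary $t\in(0,M]$ choose $t'\in R_0$ with $|t-t'|\le\theta$; then $|f_i(ty)-f_i(t'y)|\le\omega(\theta)\le\varepsilon/4$, so $|f_i(ty)-f_i(0)|\le\varepsilon$. Every nonzero vector of $E$ of norm at most $M$ has the form $ty$ with such $t$ and $y$.
\end{proof}

Applied to the translates $f_ig$ with $M=s$ and with a smaller $\varepsilon$, Theorem~\ref{thm:subspaces} gives Theorem~\ref{thm:A} again. The argument in Section~\ref{sec:spheres} uses less continuity: Theorem~\ref{thm:spheres} needs none, and Proposition~\ref{prop:point} needs continuity at one point only.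

\begin{thebibliography}{9}

\bibitem{DiestelUhl}
Diestel--Uhl, \emph{Vector Measures}.

\bibitem{Gowers}
W. T. Gowers, \emph{Lipschitz functions on classical spaces}, European J. Combin. 13 (1992), 141--151.

\bibitem{Milliken}
K. Milliken, J. Combin. Theory Ser. A 18 (1975), 276--290.

\bibitem{Note}
\emph{A Note On The Topological Group $C_0$}, \texttt{https://mdpi.com/2075-1680/7/4/77}.

\bibitem{Taylor}
A. Taylor, J. Combin. Theory Ser. A 21 (1976), 137--146.

\end{thebibliography}

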